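# Strong chains of subsets of $\omega_1$ of length $\omega_4$

## 1. Chains of length $\omega_1$, and what breaks at $\omega_2$

We work in ZFC. "Countable" includes "finite". For $A,B\subseteq\omega_1$ write $A\subseteq^*B$ if $A\setminus B$ is finite.

**Definition.** A *strong chain of length $\kappa$* in $\mathcal P(\omega_1)/\mathrm{Fin}$ is a sequence $\langle A_\alpha:\alpha<\kappa\rangle$ of subsets of $\omega_1$ such that for all $\alpha<\beta<\kappa$ the set $A_\alpha\setminus A_\beta$ is finite and the set $A_\beta\setminus A_\alpha$ is uncountable. $SC(\omega_1,\kappa)$ is the statement that a strong chain of length $\kappa$ exists.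

Going up in the chain we may lose only finitely many points, and we must gain uncountably many. How long can such a chain be? The easy case is length $\omega_1$.

**Proposition 1.** $SC(\omega_1,\omega_1)$ holds.

*Proof.* Partition $\omega_1$ into uncountable sets $B_\gamma$ $(\gamma<\omega_1)$, and let $A_\alpha=\bigcup_{\gamma<\alpha}B_\gamma$. For $\alpha<\beta$ we have $A_\alpha\setminus A_\beta=\emptyset$, and $A_\beta\setminus A_\alpha\supseteq B_\alpha$ is uncountable. $\square$

The inclusions here are genuine; the permission to make finite errors was not used. At $\omega_2$ it has to be used.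

**Proposition 2.** There is no sequence $\langle A_\alpha:\alpha<\omega_2\rangle$ of subsets of $\omega_1$ with $A_\alpha\subsetneq A_\beta$ for all $\alpha<\beta<\omega_2$.

*Proof.* Otherwise choose $\xi_\alpha\in A_{\alpha+1}\setminus A_\alpha$. If $\alpha<\beta$, then $\xi_\alpha\in A_{\alpha+1}\subseteq A_\beta$ and $\xi_\beta\notin A_\beta$, so $\xi_\alpha\ne\xi_\beta$. This is an injection of $\omega_2$ into $\omega_1$. $\square$

So from $\omega_2$ on, a strong chain lives off its finite errors. Koszmider forced $SC(\omega_1,\omega_2)$ with a ccc poset, assuming Jensen's square principle, and showed that Chang's Conjecture implies $\neg SC(\omega_1,\omega_2)$. Asperó and Rodríguez forced $SC(\omega_1,\omega_3)$ using a proper poset whose side conditions consist of elementary substructures of two types. The collection "RIMS Workshop On Set Theory 2025, Titles And Abstracts" (https://wwp.shizuoka.ac.jp/yorioka/?p=1409) describes a proper poset forcing $SC(\omega_1,\omega_2)$, whose side conditions are symmetric systems of a single type of elementary substructures,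 together with fast functions and bubbly paths. It says that the construction extends naturally to $SC(\omega_1,\omega_3)$, and it leaves open whether one can go further, say, to $SC(\omega_1,\omega_4)$. We ask the broader question: is $SC(\omega_1,\omega_4)$ consistent with ZFC? The answer is yes, and the side conditions below are finite symmetric systems of a single type of countable models.

## 2. Trace families and the three theorems

The hypothesis of the main theorem is a combinatorial object. Section 6 explains which job each clause does.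

**Definition.** Let $\kappa\ge\omega_2$ be regular. A *trace family* for $\kappa$ is a set $\mathcal Z\subseteq[\kappa]^{<\kappa}$ such that

* (Z1) $Z\cap Z'\in\mathcal Z$ for $Z,Z'\in\mathcal Z$;
* (Z2) for every countable $Y\subseteq\kappa$ the set $\mathrm{Tr}(Y):=\{Y\cap Z:Z\in\mathcal Z\}$ is countable;
* (Z3) for all large regular $\theta$ and $x\in H(\theta)$ there is $\mathbf N\prec H(\theta)$ with $x\in\mathbf N$, $|\mathbf N|=\aleph_1$, $\omega_1\subseteq\mathbf N$, ${}^\omega\mathbf N\subseteq\mathbf N$ and $\mathbf N\cap\kappa\in\mathcal Z$.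

**Example (the easy case $\kappa=\omega_2$).** Assume CH and let $\mathcal Z=\omega_2$, that is, the set of all initial segments $\gamma<\omega_2$. (Z1) is clear. The traces of a countable $Y$ are initial segments of the countable well-ordered set $Y$, so there are countably many, which is (Z2). For (Z3), CH provides an $\omega$-closed $\mathbf N$ of size $\aleph_1$ with $\omega_1\subseteq\mathbf N$ (details in Lemma 4), and $\mathbf N\cap\omega_2$ is an ordinal below $\omega_2$: each nonzero $\alpha\in\mathbf N\cap\omega_2$ is the image of a surjection $\omega_1\to\alpha$ in $\mathbf N$, so $\alpha\subseteq\mathbf N$.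

**Example (a family that is too rich).** $\mathcal Z=[\kappa]^{<\kappa}$ satisfies (Z1), but $\mathrm{Tr}(Y)=\mathcal P(Y)$ for countable $Y$, so (Z2) fails for infinite $Y$.

Note that (Z3) implies CH: an $\mathbf N\prec H(\theta)$ with ${}^\omega\mathbf N\subseteq\mathbf N$ contains all functions $\omega\to\omega$, and $|\mathbf N|=\aleph_1$.

**Theorem A.** If $\kappa\ge\omega_2$ is regular and has a trace family, there is a proper $\aleph_2$-c.c. poset forcing $SC(\omega_1,\kappa)$. If CH holds, every $\omega_n$ ($2\le n<\omega$) has a trace family. Hence, from a model of ZFC+CH, for each $n\ge2$ a cardinal-preserving forcing gives ZFC + $SC(\omega_1,\omega_n)$. In particular $SC(\omega_1,\omega_4)$ is consistent.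

**Theorem B.** If $\kappa>\omega_1$ is regular and $SC(\omega_1,\kappa)$ holds, then $2^{\aleph_0}\ge\kappa$. Under GCH in the ground model, the extension of Theorem A for $\kappa=\omega_n$ satisfies $2^{\aleph_0}=\aleph_n$, and there $SC(\omega_1,\omega_m)\iff m\le n$ (for $2\le m<\omega$).

**Theorem C.** If $\kappa\ge\omega_3$ is regular and $\theta^{\aleph_0}<\kappa$ for all cardinals $\theta<\kappa$, then no ccc poset forces $SC(\omega_1,\kappa)$, not even below some condition. In particular, over a model of CH no ccc poset forces $SC(\omega_1,\omega_n)$ for $3\le n<\omega$.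

We begin with the constraints, since they tell us which kind of forcing to look for.

## 3. A long chain makes the continuum large

**Proof of Theorem B, first part.** Let $\langle A_\alpha:\alpha<\kappa\rangle$ be a strong chain, $\kappa>\omega_1$ regular. The set $A_{\alpha+1}\setminus A_\alpha$ is uncountable, so there is $\delta_\alpha<\omega_1$ such that $(A_{\alpha+1}\setminus A_\alpha)\cap\delta_\alpha$ is infinite (bound its first $\omega$ elements). As $\kappa>\omega_1$ is regular, there are $\delta<\omega_1$ and $X\in[\kappa]^\kappa$ with $\delta_\alpha=\delta$ for all $\alpha\in X$. Let $\alpha<\beta$ be in $X$. Then $\alpha+1\le\beta$, so $A_{\alpha+1}\subseteq^*A_\beta$, and $(A_\beta\setminus A_\alpha)\cap\delta$ contains all but finitely many points of the infinite set $(A_{\alpha+1}\setminus A_\alpha)\cap\delta$. Hence $A_\alpha\cap\delta\ne A_\beta\cap\delta$. So the countable set $\delta$ has $\kappa$ distinct subsets, and $2^{\aleph_0}\ge\kappa$. $\square$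

So our forcing must add reals.

## 4. Over CH, ccc posets stop before $\omega_3$

**Proof of Theorem C.** Suppose $\mathbb R$ is ccc and, below some condition to which we restrict, forces that $\langle\dot A_\alpha:\alpha<\kappa\rangle$ is a strong chain. The plan is to find one name $\dot B$ for a subset of a countable interval that separates too many members of the chain at once.

**Step 1: bound the errors in the ground model.** For $\alpha<\beta$ the set $\dot A_\alpha\setminus\dot A_\beta$ is forced to be finite, hence bounded in $\omega_1$. By the ccc there are only countably many possible values of the bound, so there is $F(\alpha,\beta)<\omega_1$ in $V$ with $\Vdash\dot A_\alpha\setminus\dot A_\beta\subseteq F(\alpha,\beta)$.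

**Step 2: make the bounds uniform.** Since $\kappa\ge\omega_3$ is regular, $\{\lambda<\kappa:\mathrm{cf}(\lambda)=\omega_2\}$ is stationary. Fix such a $\lambda$ and a cofinal subset of type $\omega_2$. The map $\rho\mapsto F(\rho,\lambda)$ on it has at most $\aleph_1$ values, so for some $\zeta_\lambda<\omega_1$ the set $X_\lambda=\{\rho<\lambda:F(\rho,\lambda)\le\zeta_\lambda\}$ is unbounded in $\lambda$. As $\dot A_{\lambda+1}\setminus\dot A_\lambda$ is forced to be uncountable, the ccc gives $\delta_\lambda<\omega_1$ with
$$\Vdash(\dot A_{\lambda+1}\setminus\dot A_\lambda)\cap[\zeta_\lambda,\delta_\lambda)\text{ is infinite.}\tag{1}$$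
There are only $\aleph_1<\kappa$ pairs $(\zeta_\lambda,\delta_\lambda)$, so there is a stationary set of such $\lambda$ on which $\zeta_\lambda=\zeta$ and $\delta_\lambda=\delta$.

**Step 3: replace $X_\lambda$ by a countable set.** Let $\lambda$ be in this stationary set and $\xi\in[\zeta,\delta)$. Let $W$ be a maximal antichain in the open set of conditions that force $\xi\in\dot A_\rho$ for some specific $\rho\in X_\lambda$, and choose such a $\rho(w)$ for each $w\in W$. By the ccc the set $x=\{\rho(w):w\in W\}$ is countable. If $\xi\in\bigcup_{\rho\in X_\lambda}\dot A_\rho$ holds in the extension by a generic $G$, then $G$ contains a member of the open set. As $W$ is predense in the open set, $G$ meets $W$, and $\xi\in\bigcup_{\rho\in x}\dot A_\rho$. So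
$$\Vdash\ \xi\in\textstyle\bigcup_{\rho\in X_\lambda}\dot A_\rho\ \leftrightarrow\ \xi\in\bigcup_{\rho\in x}\dot A_\rho .$$
Let $x_\lambda\subseteq X_\lambda$ be the union of these sets $x$ over the countably many $\xi\in[\zeta,\delta)$. It is countable, hence bounded in $\lambda$, as $\mathrm{cf}(\lambda)=\omega_2$.

**Step 4: press down.** The map $\lambda\mapsto\sup x_\lambda$ is regressive, so by Fodor's lemma it is constant on a stationary set. By the hypothesis $\theta^{\aleph_0}<\kappa$ there are fewer than $\kappa$ countable sets with this supremum, so there is one $x$ with $x_\lambda=x$ for stationarily many $\lambda$. Put $\dot B=\bigcup_{\rho\in x}\dot A_\rho\cap[\zeta,\delta)$.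

**Step 5: the contradiction.** Let $\lambda$ be as in Step 4. First, $\Vdash\dot B\subseteq\dot A_\lambda$: for $\rho\in x\subseteq X_\lambda$ we have $\dot A_\rho\setminus\dot A_\lambda\subseteq F(\rho,\lambda)\le\zeta$, so points of $\dot A_\rho$ that are $\ge\zeta$ are in $\dot A_\lambda$. Secondly, for $\alpha<\lambda$ we have $\Vdash\dot A_\alpha\cap[\zeta,\delta)\subseteq^*\dot B$: take $\rho\in X_\lambda$ with $\rho>\alpha$. Then $\dot A_\alpha\subseteq^*\dot A_\rho$, and $\dot A_\rho\cap[\zeta,\delta)\subseteq\dot B$ by the choice of $x_\lambda=x$. Now take two such ordinals $\lambda<\lambda'$. Apply the second fact to $\lambda'$ and $\alpha=\lambda+1<\lambda'$, and the first fact to $\lambda$: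
$$\Vdash\dot A_{\lambda+1}\cap[\zeta,\delta)\subseteq^*\dot B\subseteq\dot A_\lambda ,$$
which contradicts (1).

Finally, under CH, $\omega_k^{\aleph_0}=\omega_k$ for $1\le k<\omega$ (Hausdorff's formula), so the hypothesis holds for $\kappa=\omega_n$, $3\le n<\omega$. $\square$

## 5. Bare finite approximations collapse $\omega_1$

The first forcing one would try approximates the matrix of characteristic functions by finite pieces. Let $\mathbb Q$ be the set of $p=(a_p,b_p,f_p)$ with $a_p\in[\kappa]^{<\omega}$, $b_p\in[\omega_1]^{<\omega}$ and $f_p:a_p\times b_p\to2$. Read $f_p(\alpha,\xi)=1$ as "$\xi\in A_\alpha$", and call $f_p(\cdot,\xi)$ the *column* at $\xi$. Let $q\le p$ if $a_q\supseteq a_p$, $b_q\supseteq b_p$, $f_q\supseteq f_p$ and for every new $\xi\in b_q\setminus b_p$ the column $f_q(\cdot,\xi)$ is nondecreasing on $a_p$. For a generic $G$ let $A_\alpha=\{\xi:\exists p\in G\ (f_p(\alpha,\xi)=1)\}$. If $\alpha<\beta$ are in $a_p$ and $p\in G$, every $\xi\in A_\alpha\setminus b_p$ is in $A_\beta$, because some $q\le p$ in $G$ has $f_q(\alpha,\xi)=1$,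 hence $f_q(\beta,\xi)=1$. So $A_\alpha\setminus A_\beta\subseteq b_p$ is finite. This looks good, but the following happens.

**Proposition 3.** $\mathbb Q$ collapses $\omega_1$.

*Proof.* Consider the indices $n<\omega$ and the index $\omega$. Indices can be added to $a_p$ freely, so by the above each $A_n\setminus A_\omega$ is finite. We show that $\bigcup_n(A_n\setminus A_\omega)$ is unbounded in $\omega_1^V$. Let $p\in\mathbb Q$ and $\eta<\omega_1$; we may assume $\omega\in a_p$. Choose $n\notin a_p$ and $\xi>\eta$, $\xi\notin b_p$. Let $a_q=a_p\cup\{n\}$, $b_q=b_p\cup\{\xi\}$, $f_q(\gamma,\xi)=0$ for $\gamma\in a_p$, $f_q(n,\xi)=1$, and $f_q(n,\cdot)=0$ on $b_p$. The new column is constant on $a_p$, so $q\le p$, and $q$ forces $\xi\in A_n\setminus A_\omega$. So in the extension a countable union of finite sets of ordinals is cofinal in $\omega_1^V$. $\square$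

The failure is precise. A new column must be monotone only on the finite set $a_p$, so there is always a fresh index $n$ outside $a_p$ at which the column may misbehave. To stop this, a condition must be able to promise that all new columns from some point on are monotone on a whole countable set of indices.

## 6. Promises made by countable models, and the trace problem

The natural countable sets of indices are $N\cap\kappa$ for countable elementary substructures $N$, and the natural starting point of the promise is $\delta_N=N\cap\omega_1$. So we add to a condition a finite set $\Delta_p$ of countable models, and for each column $\xi\in b_p$ a set $E_p(\xi)$ of models of height $\le\xi$ with respect to which the column is monotone. New columns must obey all old models of height at most $\xi$.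

To prove properness we put $M=M^*\cap H(\kappa)$ into the condition, take $r$ below, and reflect $r$ to some $r'\in M$. Then we amalgamate $r$ and $r'$. Look at a column $\xi<\delta_M$ of $r$. Models $N\in E_r(\xi)$ need not belong to $M$, but together they may force monotonicity between points of $M$, through points outside $M$. Let $O$ be the order generated by these promises. For $f_r\cup f_{r'}$ to be monotone in this column, $f_{r'}$ must respect the trace $O\cap M^2$. To find $r'$ in $M$ by elementarity, with this requirement as part of the statement that is reflected, the set $O\cap M^2$ must be an *element* of $M$. This is the point at which symmetry of the models alone does not help: symmetry says that the points of $N\cap M$ are fixed by isomorphisms, while we need that a certain countable subset of $M$ is an element of $M$, and a countable $M$ contains only countably many of the $2^{\aleph_0}$ subsets of an infinite $Y\in M$.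

The way out is to allow only intersections from a countable list that $M$ knows. If $\mathrm{Tr}(Y)$ is countable and definable from $Y$, then $Y\in M$ gives $\mathrm{Tr}(Y)\subseteq M$; this is the job of (Z2). We therefore require: if $N,N'$ are models of the same height in $\Delta_p$ and $Y\in N$ is a countable subset of $\kappa$, then $Y\cap N'\in\mathrm{Tr}(Y)$. The requirement must survive two amalgamations. Copying models by isomorphisms creates intersections of two admissible traces, which are admissible by (Z1). The proof of the $\aleph_2$-c.c. creates traces $Y\cap\mathbf N$ for a reflecting model $\mathbf N$ of size $\aleph_1$, which are admissible by (Z3).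

For $\kappa=\omega_2$ the list can consist of the initial segments of $Y$. In general, what can replace initial segments?

## 7. Trace families for $\omega_n$

**Lemma 4.** CH implies that $\kappa=\omega_n$ has a trace family for $2\le n<\omega$.

*Proof.* The idea is to use initial segments at the bottom, in $\omega_2$, and to transport them upward by fixed bijections. For $2\le m<n$ and $\omega_m\le\tau<\omega_{m+1}$ fix a bijection $e_\tau:\omega_m\to\tau$. Let $\mathcal Z$ be the set of bounded $Z\subseteq\kappa$ such that

1. $\sup x\in Z$ for every nonempty countable $x\subseteq Z$;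
2. if $\tau\in Z$, $\tau\ge\omega_2$, then $e_\tau(\iota)\in Z$ for $\iota\in Z\cap\operatorname{dom}e_\tau$, and $e_\tau^{-1}(\eta)\in Z$ for $\eta\in Z\cap\tau$;
3. $Z\cap\omega_2$ is an initial segment of $\omega_2$.

**Step 1: (Z1).** Let $Z,Z'\in\mathcal Z$. If $x\subseteq Z\cap Z'$ is nonempty and countable, then $\sup x$ is in both sets. If $\tau$ and $\iota$ (or $\eta$) are in both sets, so is $e_\tau(\iota)$ (or $e_\tau^{-1}(\eta)$). The intersection of two initial segments is an initial segment, and boundedness is clear.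

**Step 2: (Z3).** Let $x\in H(\theta)$. By CH, $\aleph_1^{\aleph_0}=\aleph_1$. So there is a continuous elementary chain of length $\omega_1$ of elementary submodels of $H(\theta)$ of size $\aleph_1$, the first containing $x$, $\vec e$ and all countable ordinals, and each successor stage containing all $\omega$-sequences of the previous stage. Let $\mathbf N$ be the union. An $\omega$-sequence from $\mathbf N$ is a sequence from one stage, hence in the next one. So ${}^\omega\mathbf N\subseteq\mathbf N$, $|\mathbf N|=\aleph_1$ and $\omega_1\subseteq\mathbf N$. We check $\mathbf N\cap\kappa\in\mathcal Z$. It is bounded, as $|\mathbf N|=\aleph_1<\kappa$ and $\kappa$ is regular. It satisfies (1): a countable $x'\subseteq\mathbf N\cap\kappa$ is an element of $\mathbf N$ by $\omega$-closure, so $\sup x'\in\mathbf N$. It satisfies (2) by elementarity, as $\vec e\in\mathbf N$. It satisfies (3), because each nonzero $\alpha\in\mathbf N\cap\omega_2$ is the image of a surjection $\omega_1\to\alpha$ in $\mathbf N$, and $\omega_1\subseteq\mathbf N$.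

**Step 3: (Z2).** We show by induction on $2\le m\le n$ that every countable $Y\subseteq\omega_m$ has only countably many traces $Y\cap Z$, $Z\in\mathcal Z$.

For $m=2$: by (3), $Y\cap Z$ is an initial segment of the countable well-ordered set $Y$, and there are countably many of these.

From $m$ to $m+1$: let $Y\subseteq\omega_{m+1}$ be countable and $Z\in\mathcal Z$. If $Y\cap Z\subseteq\omega_m$, then $Y\cap Z=(Y\cap\omega_m)\cap Z$, and there are countably many possibilities by the induction hypothesis. Otherwise let $\varsigma=\sup(Y\cap Z)$. Then $\omega_m\le\varsigma<\omega_{m+1}$, and $\varsigma\in Z$ by (1). Moreover $\varsigma$ lies in the closure of $Y$, which is countable: mapping each limit point $\varsigma'\notin Y$ of $Y$ with $\varsigma'<\sup Y$ to $\min(Y\setminus\varsigma')$ is injective. Put $Y_\varsigma=e_\varsigma^{-1}[Y\cap\varsigma]$, a countable subset of $\omega_m$. As $\varsigma\in Z$, clause (2) gives in both directions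
$$Y\cap Z\cap\varsigma=e_\varsigma[Y_\varsigma\cap Z].\tag{2}$$
Also $Y\cap Z=(Y\cap Z\cap\varsigma)\cup(Y\cap\{\varsigma\})$, since $\varsigma\in Z$ and $\varsigma$ is an upper bound. So $Y\cap Z$ is determined by $\varsigma$ and by the trace $Y_\varsigma\cap Z$. There are countably many $\varsigma$, and for each of them countably many traces of $Y_\varsigma$ by the induction hypothesis. $\square$

**Example.** Let $\kappa=\omega_3$, $Y=\{\omega_2+i:i<\omega\}$, and suppose $\sup(Y\cap Z)=\varsigma=\omega_2+\omega$. If $Z\cap\omega_2=\gamma$, then (2) says $Y\cap Z=\{\omega_2+i:e_\varsigma^{-1}(\omega_2+i)<\gamma\}$. This need not be an initial segment of $Y$ in the usual order, but it is one in the well-order of $Y$ transported by $e_\varsigma^{-1}$.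

## 8. Models, closures and isomorphisms

From now on $\kappa\ge\omega_2$ is regular and $\mathcal Z$ is a trace family for $\kappa$. As $\kappa$ is regular, each $Z\in\mathcal Z$ is bounded in $\kappa$, and $\mathcal Z\subseteq H(\kappa)$. Let $\mathfrak H=(H(\kappa),\in,\mathcal Z)$. Recall that $H(\kappa)$ satisfies ZFC without the power set axiom, and that an enumeration of a countable element of $H(\kappa)$ is in $H(\kappa)$.

**Definition.** A *model* is a countable $N\prec\mathfrak H$. Its *height* is $\delta_N=N\cap\omega_1$.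

A countable set $c\in N$ is a subset of $N$, because $N$ contains an enumeration of $c$ and $\omega\subseteq N$. In particular $N\cap\omega_1$ is transitive, so $\delta_N$ is a countable ordinal. If $N\in M$ for models $N,M$, then $N\subseteq M$, and $\delta_N\in M$ is definable from $N$, so $\delta_N<\delta_M$.

**Traces inside models.** By (Z3), every countable $Y\subseteq\kappa$ is contained in some $Z\in\mathcal Z$: take $\mathbf N\ni Y$; then $Y\subseteq\mathbf N\cap\kappa\in\mathcal Z$. So $Y\in\mathrm{Tr}(Y)$. By (Z1), $\mathrm{Tr}(Y)$ is closed under finite intersections. By (Z2), $\mathrm{Tr}(Y)$ is a countable set of countable subsets of $\kappa$, so $\mathrm{Tr}(Y)\in H(\kappa)$, and it is definable from $Y$ in $\mathfrak H$. Hence, if $N$ is a model and $Y\in N$, then $\mathrm{Tr}(Y)\in N$ and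
$$\mathrm{Tr}(Y)\subseteq N.\tag{3}$$

**Closures.** Let $\mathrm{cl}(N)$ be the closure of $N\cap\kappa$ in $\kappa$, that is, the set of all suprema of nonempty subsets of $N\cap\kappa$; these are $<\kappa$, as $\kappa$ is regular and uncountable. It is closed under suprema of nonempty subsets. It is countable, because $\varsigma\mapsto\min(N\setminus\varsigma)$ (minimum among ordinals) is injective on the limit points of $N\cap\kappa$ below $\sup(N\cap\kappa)$ that are not in $N$. If $N\in M$ for a model $M$, then $\mathrm{cl}(N)\in M$ by definability, and so $\mathrm{cl}(N)\subseteq M$.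

**Isomorphisms.** An isomorphism $\Psi:N\to N'$ between models means an isomorphism of $(N,\in,\mathcal Z\cap N)$ and $(N',\in,\mathcal Z\cap N')$. There is at most one, since both sides are extensional and well-founded and so have unique transitive collapses. As $N,N'\prec\mathfrak H$, a formula holds in $\mathfrak H$ of elements of $N$ iff it holds of their images.

**Lemma 5.** Let $\Psi:N\to N'$ be an isomorphism between models.

* (a) $\Psi(c)=\Psi[c]$ for countable $c\in N$.
* (b) $\Psi$ is order preserving on ordinals, fixes all ordinals below $\delta_N$, and $\delta_N=\delta_{N'}$.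
* (c) $\Psi$ maps $\mathrm{Tr}(Y)$ onto $\mathrm{Tr}(\Psi(Y))$ for countable $Y\subseteq\kappa$, $Y\in N$.
* (d) If $W\in N$ is a model, then $\Psi(W)=\Psi[W]$ is a model of the same height as $W$, $\Psi\restriction W$ is the isomorphism $W\to\Psi(W)$, and $\Psi[\mathrm{cl}(W)]=\Psi(\mathrm{cl}(W))=\mathrm{cl}(\Psi(W))$.

*Proof.* (a) If $c\neq\emptyset$ and $e\in N$ enumerates $c$ in type $\omega$, then $\Psi(e)$ enumerates $\Psi(c)$, and $\Psi(e)(k)=\Psi(e(k))$, because $\Psi$ fixes natural numbers. (b) Being an ordinal, and being a countable ordinal, are preserved, and so is $\in$. So $\Psi$ is an order isomorphism of the ordinals $\delta_N$ and $\delta_{N'}$, hence the identity. (c) By definability $\Psi(\mathrm{Tr}(Y))=\mathrm{Tr}(\Psi(Y))$; apply (a) to the countable set $\mathrm{Tr}(Y)$. (d) $W\subseteq N$ and both are elementary in $\mathfrak H$, so $W\prec N$. Hence $\Psi(W)=\Psi[W]\prec N'\prec\mathfrak H$, and $\Psi\restriction W$ is an isomorphism. The height is the same by (b) for $\Psi\restriction W$. As $\mathrm{cl}(W)$ is countable and definable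 from $W$, the last statement follows from (a). $\square$

## 9. Systems of models with admissible traces

**Definition.** A *system* is a finite set $\Delta$ of models such that

* (S1) if $N,N'\in\Delta$ and $\delta_N=\delta_{N'}$, there is an isomorphism $\Psi_{NN'}:N\to N'$, and it is the identity on $N\cap N'$;
* (S2) if $N,N'\in\Delta$, $\delta_N=\delta_{N'}$, $W\in\Delta\cap N$, then $\Psi_{NN'}(W)\in\Delta$;
* (S3) if $W,N\in\Delta$, $\delta_W<\delta_N$, there is $N'\in\Delta$ with $\delta_{N'}=\delta_N$ and $W\in N'$;
* (S4) if $N,N'\in\Delta$, $\delta_N=\delta_{N'}$, and $Y\in N$ is a countable subset of $\kappa$, then $Y\cap N'\in\mathrm{Tr}(Y)$.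

**Lemma 6.** Let $N,N',M\in\Delta$ have the same height, $\Delta$ a system.

* (F1) $\Psi_{N'M}\circ\Psi_{NN'}=\Psi_{NM}$. Hence, if $\theta\in N\cap N'$, then $\Psi_{NM}(\theta)=\Psi_{N'M}(\theta)$.
* (F2) If $Y\in N$ is a countable subset of $\kappa$, then $Y\cap N'\in N\cap N'$.

*Proof.* (F1) The first statement is uniqueness. If $\theta\in N\cap N'$, then $\Psi_{NN'}(\theta)=\theta$ by (S1). (F2) By (S4) and (3), $Y\cap N'\in\mathrm{Tr}(Y)\subseteq N$. It is countable, and its elements are in $N\cap N'$, since $Y\subseteq N$. So $\Psi_{NN'}(Y\cap N')=\Psi_{NN'}[Y\cap N']=Y\cap N'$, and this is in $N'$. $\square$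

(F2) is what Section 6 asked for: intersections with models of the same height are elements of both.

**Lemma 7.** If $\Delta$ is a system, $M$ a model and $\Delta\in M$, then $\Delta\cup\{M\}$ is a system.

*Proof.* As $\Delta$ is finite, $\Delta\subseteq M$, so all members of $\Delta$ have height $<\delta_M$, and $M$ belongs to no member of $\Delta$. So in (S1), (S2), (S4) the only new case is $N=N'=M$, where $\Psi_{MM}$ is the identity and $Y\cap M=Y\in\mathrm{Tr}(Y)$. In (S3) the new case is $N=M$, and $W\in M$. $\square$

**Example.** $\emptyset$ is a system. If $M_0\in M_1\in\dots\in M_k$ are models, then $\{M_0,\dots,M_k\}$ is a system: $\{M_0,\dots,M_i\}\subseteq M_{i+1}$ for each $i$, and Lemma 7 applies $k+1$ times. Systems with several models of one height arise from the next lemma and in Section 12.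

The next lemma amalgamates a system with one found inside $M$: we copy the inner system into all models of height $\delta_M$.

**Lemma 8.** Let $\Delta$ be a system, $M\in\Delta$, and $\Delta'\in M$ a system with $\Delta\cap M\subseteq\Delta'$. Let $M^1,\dots,M^m$ be the elements of $\Delta$ of height $\delta_M$, and $\Psi_i=\Psi_{MM^i}$. Then $\Delta^*=\Delta\cup\{\Psi_i(W):W\in\Delta',\,i\le m\}$ is a system containing $\Delta\cup\Delta'$.

*Proof.* $M$ is one of the $M^i$, so $\Delta'\subseteq\Delta^*$. Elements of $\Delta'$ have height $<\delta_M$, so elements of $\Delta^*$ of height $\ge\delta_M$ are in $\Delta$.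

**Step 1: pulling small models back to $\Delta'$.** We claim:

* $(*)$ Every $V\in\Delta^*$ with $\delta_V<\delta_M$ equals $\Psi_i(W)$ for some $i$ and some $W\in\Delta'$.
* $(**)$ If moreover $V\in M^k$, then $\Psi_k^{-1}(V)=W\in\Delta'$.

For $(*)$ we only have to consider $V\in\Delta$. By (S3), $V\in M^i$ for some $i$, and by (S2), $\Psi_i^{-1}(V)\in\Delta\cap M\subseteq\Delta'$. For $(**)$: $V=\Psi_i(W)\in M^i\cap M^k$, so $\Psi_k^{-1}(V)=\Psi_i^{-1}(V)=W$ by (F1).

**Step 2: (S1).** Only heights $<\delta_M$ need checking. Let $V_1=\Psi_i(W_1)$ and $V_2=\Psi_j(W_2)$ have the same height, $W_1,W_2\in\Delta'$. Then $W_1,W_2$ have this height too, and $\Psi_j\circ\Psi_{W_1W_2}\circ\Psi_i^{-1}$, restricted to $V_1$, is an isomorphism $V_1\to V_2$. If $\theta\in V_1\cap V_2\subseteq M^i\cap M^j$, then $\bar\theta:=\Psi_i^{-1}(\theta)=\Psi_j^{-1}(\theta)$ by (F1). As $V_1=\Psi_i[W_1]$ and $V_2=\Psi_j[W_2]$, we have $\bar\theta\in W_1\cap W_2$, so $\bar\theta$ is fixed by $\Psi_{W_1W_2}$, and $\theta$ is mapped to $\Psi_j(\bar\theta)=\theta$.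

**Step 3: (S2).** Let $N,N'\in\Delta^*$, $\delta_N=\delta_{N'}$ and $V\in\Delta^*\cap N$.

*Case $\delta_N>\delta_M$.* Then $N,N'\in\Delta$. If $V\in\Delta$, use (S2) for $\Delta$. Otherwise $V=\Psi_i(W)$ with $W\in\Delta'$. By (S3) choose $N''\in\Delta$ of height $\delta_N$ with $M^i\in N''$. Then $V\in M^i\subseteq N''$, so $V\in N\cap N''$, and $\Psi_{NN'}(V)=\Psi_{N''N'}(V)$ by (F1). Now $\Psi_{N''N'}(M^i)\in\Delta$ has height $\delta_M$, so it is some $M^k$, and $\Psi_{N''N'}\restriction M^i=\Psi_{M^iM^k}$ by uniqueness. Thus $\Psi_{NN'}(V)=\Psi_{M^iM^k}(\Psi_i(W))=\Psi_k(W)\in\Delta^*$.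

*Case $N=M^i$, $N'=M^j$.* By $(*)$ and $(**)$, $V=\Psi_i(W)$ with $W\in\Delta'$, so $\Psi_{NN'}(V)=\Psi_j(W)\in\Delta^*$.

*Case $\delta_N<\delta_M$.* By $(*)$, $N=\Psi_i(W_1)$ and $N'=\Psi_j(W_2)$ with $W_1,W_2\in\Delta'$. Since $V\in N\subseteq M^i$, $\bar V=\Psi_i^{-1}(V)\in\Delta'$ by $(*)$ and $(**)$, and $\bar V\in W_1$. By (S2) for $\Delta'$, $\Psi_{W_1W_2}(\bar V)\in\Delta'$. Hence $\Psi_{NN'}(V)=\Psi_j(\Psi_{W_1W_2}(\bar V))\in\Delta^*$.

**Step 4: (S3).** Let $V,N\in\Delta^*$, $\delta_V<\delta_N$. If $V\in\Delta$ and $\delta_N\ge\delta_M$, then $N\in\Delta$, and we use (S3) for $\Delta$. In all other cases $V=\Psi_i(W)$ with $W\in\Delta'$: either $V\notin\Delta$, or $\delta_V<\delta_N<\delta_M$ and $(*)$ applies. If $\delta_N=\delta_M$, then $V\in M^i$, which has the right height. If $\delta_N>\delta_M$, take $N''\in\Delta$ of height $\delta_N$ with $M^i\in N''$; then $V\in M^i\subseteq N''$. If $\delta_N<\delta_M$, then $N=\Psi_j(W_1)$ with $W_1\in\Delta'$. By (S3) for $\Delta'$ take $W_1'\in\Delta'$ of height $\delta_N$ with $W\in W_1'$. Then $V=\Psi_i(W)\in\Psi_i(W_1')\in\Delta^*$,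 of height $\delta_N$.

**Step 5: (S4), where (Z1) works.** Heights $\ge\delta_M$ are covered by (S4) for $\Delta$. Let $V_1=\Psi_i(W_1)$, $V_2=\Psi_j(W_2)$ be of the same height $<\delta_M$, $W_1,W_2\in\Delta'$, and let $Y\in V_1$ be a countable subset of $\kappa$. Put $\bar Y=\Psi_i^{-1}(Y)\in W_1$ and
$$J=\{\bar\theta\in M\cap\kappa:\Psi_i(\bar\theta)=\Psi_j(\bar\theta)\}.$$
We compute two traces after pulling back to $M$:
$$\Psi_i^{-1}[Y\cap V_2]=\bar Y\cap W_2\cap J,\qquad \Psi_i^{-1}[Y\cap M^j]=\bar Y\cap J.\tag{4}$$
Let $\theta\in Y\cap M^j$. As $Y\subseteq V_1\subseteq M^i$, (F1) gives $\bar\theta:=\Psi_i^{-1}(\theta)=\Psi_j^{-1}(\theta)$, so $\bar\theta\in\bar Y\cap J$; and if $\theta\in V_2=\Psi_j[W_2]$, then $\bar\theta\in W_2$. Conversely, if $\bar\theta\in\bar Y\cap J$, then $\theta=\Psi_i(\bar\theta)\in Y$ and $\theta=\Psi_j(\bar\theta)\in M^j$; and if also $\bar\theta\in W_2$, then $\theta\in V_2$. This proves (4), since $V_2\subseteq M^j$.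

By (S4) for $\Delta'$, $\bar Y\cap W_2\in\mathrm{Tr}(\bar Y)$. By (S4) for $\Delta$, applied to $M^i,M^j$ and $Y\in V_1\subseteq M^i$, $Y\cap M^j\in\mathrm{Tr}(Y)$; so $\bar Y\cap J=\Psi_i^{-1}(Y\cap M^j)\in\mathrm{Tr}(\bar Y)$ by Lemma 5. As $\mathrm{Tr}(\bar Y)$ is closed under intersections, $\bar Y\cap W_2\cap J\in\mathrm{Tr}(\bar Y)$. Applying $\Psi_i$, we get $Y\cap V_2\in\mathrm{Tr}(Y)$. $\square$

## 10. Path orders, their traces and gates

**Definition.** For a finite set $\mathcal E$ of models let $<_{\mathcal E}$ be the transitive closure of $\bigcup_{N\in\mathcal E}({<}\restriction\mathrm{cl}(N))$.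

This relation is contained in $<$. We have $x<_{\mathcal E}y$ iff there is a *path* $x=z_0<z_1<\dots<z_k=y$, $k\ge1$, with $z_{j-1},z_j\in\mathrm{cl}(N_j)$, $N_j\in\mathcal E$. For example, if $x<z$ are in $\mathrm{cl}(N_1)$ and $z<y$ are in $\mathrm{cl}(N_2)$, then $x<_{\{N_1,N_2\}}y$, even if no closure contains both $x$ and $y$.

Two remarks on paths. First, we may take the $N_j$ distinct: if $N_j=N_{j'}$ with $j<j'$, then $z_{j-1}<z_{j'}$ are both in $\mathrm{cl}(N_j)$, and the path can be shortened. Secondly, a weakly increasing chain $z_0\le z_1\le\dots\le z_k$ with $z_0<z_k$ and $z_{j-1},z_j\in\mathrm{cl}(N_j)$, $N_j\in\mathcal E$, also witnesses $z_0<_{\mathcal E}z_k$: delete repetitions.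

**Lemma 9.** Let $\Delta$ be a system, $M\in\Delta$, $\mathcal E\subseteq\{N\in\Delta:\delta_N<\delta_M\}$.

* (a) ${<_{\mathcal E}}\cap M^2\in M$.
* (b) If $x,y\in M$ and $x<_{\mathcal E}y$, then $x<_{\bar{\mathcal E}}y$, where $\bar{\mathcal E}=\{W\in\Delta\cap M:\delta_W=\delta_N\text{ for some }N\in\mathcal E\}$.
* (c) For every $x\in\kappa\setminus M$ there are finite sets $U,L\subseteq M\cap\kappa$ such that for every $y\in M$: if $x<_{\mathcal E}y$, there is $u\in U$ with $x<_{\mathcal E}u$ and ($u=y$ or $u<_{\mathcal E}y$); if $y<_{\mathcal E}x$, there is $g\in L$ with $g<_{\mathcal E}x$ and ($y=g$ or $y<_{\mathcal E}g$).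

Part (a) is the reflection statement of Section 6. Part (c) says that all paths between $x\notin M$ and points of $M$ may be routed through finitely many *gates* in $M$.

*Proof.* **Step 1: folding everything into $M$.** Let $M^1,\dots,M^m$ be the elements of $\Delta$ of height $\delta_M$, $\Psi_i=\Psi_{MM^i}$. By (F1), $\pi(\theta)=\Psi_i^{-1}(\theta)$, for any $i$ with $\theta\in M^i$, is a well-defined map $\bigcup_iM^i\to M$. It is the identity on $M$, and it is injective and order preserving on each $M^i\cap\kappa$. For $N\in\mathcal E$ choose by (S3) $i(N)$ with $N\in M^{i(N)}$; then $\mathrm{cl}(N)\in M^{i(N)}$ and $\mathrm{cl}(N)\subseteq M^{i(N)}$. So all nodes of paths are in the domain of $\pi$.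

**Step 2: (b).** Apply $\pi$ to a path from $x$ to $y$ with models $N_j$. Then $\pi(z_{j-1})<\pi(z_j)$ are in $\pi[\mathrm{cl}(N_j)]=\mathrm{cl}(\Psi_{i(N_j)}^{-1}(N_j))$, and $\Psi_{i(N_j)}^{-1}(N_j)\in\Delta\cap M$ by (S2), with the same height as $N_j$. The endpoints are in $M$, so they are fixed.

**Step 3: (a), computing the trace inside $M$.** Let $N,N'\in\mathcal E$ and $i'=i(N')$. As $\mathrm{cl}(N)\in M^{i(N)}$ is a countable subset of $\kappa$, (F2) gives $\mathrm{cl}(N)\cap M\in M$ and $\mathrm{cl}(N)\cap M^{i'}\in M^{i'}$. Since $\mathrm{cl}(N')\in M^{i'}$ and $\mathrm{cl}(N')\subseteq M^{i'}$, the set $\mathrm{cl}(N)\cap\mathrm{cl}(N')=(\mathrm{cl}(N)\cap M^{i'})\cap\mathrm{cl}(N')$ is in $M^{i'}$. It is countable, so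
$$\pi[\mathrm{cl}(N)\cap\mathrm{cl}(N')]=\Psi_{i'}^{-1}(\mathrm{cl}(N)\cap\mathrm{cl}(N'))\in M.$$
For a sequence $\vec N=(N_1,\dots,N_k)$ of distinct elements of $\mathcal E$, $k\ge1$, put $D_0=\mathrm{cl}(N_1)\cap M$, $D_k=\mathrm{cl}(N_k)\cap M$ and $D_j=\pi[\mathrm{cl}(N_j)\cap\mathrm{cl}(N_{j+1})]$ for $0<j<k$. All of these are in $M$. Let $O_{\vec N}$ be the set of $(x,y)\in D_0\times D_k$ with $x<y$ for which there are $\bar z_j\in D_j$ $(0<j<k)$ with $x\le\bar z_1\le\dots\le\bar z_{k-1}\le y$. It is definable from the $D_j$, so $O_{\vec N}\in M$.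

We claim ${<_{\mathcal E}}\cap M^2=\bigcup_{\vec N}O_{\vec N}$; this is a finite union of elements of $M$, so (a) follows. For $\subseteq$, take a path with distinct models from $x\in M$ to $y\in M$ and put $\bar z_j=\pi(z_j)$. Here $z_j\in\mathrm{cl}(N_j)\cap\mathrm{cl}(N_{j+1})$ for $0<j<k$, the endpoints are fixed, and $\pi$ preserves the order of $z_{j-1},z_j\in M^{i(N_j)}$. For $\supseteq$, let $\bar z_j$ witness $(x,y)\in O_{\vec N}$. Choose $z_j\in\mathrm{cl}(N_j)\cap\mathrm{cl}(N_{j+1})$ with $\pi(z_j)=\bar z_j$ for $0<j<k$, and let $z_0=x$, $z_k=y$. For $1\le j\le k$ the points $z_{j-1},z_j$ are both in $\mathrm{cl}(N_j)\subseteq M^{i(N_j)}$, where $\pi$ is injective and order preserving, and $\pi(z_{j-1})\le\pi(z_j)$. So $z_{j-1}\le z_j$. As $x<y$, this weakly increasing chain gives $x<_{\mathcal E}y$.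

**Step 4: (c), upper gates.** For $N\in\mathcal E$ let $A_N=\{y\in\mathrm{cl}(N)\cap M:x<_{\mathcal E}y\}$, and $U=\{\min A_N:A_N\ne\emptyset\}$. If $y\in M$, $x<_{\mathcal E}y$, and $N$ is the last model of a path, then $y\in A_N$. For $u=\min A_N$ we have $x<_{\mathcal E}u\le y$ and $u,y\in\mathrm{cl}(N)$, so $u=y$ or $u<_{\mathcal E}y$.

**Step 5: (c), lower gates.** Let $B_N=\{y\in\mathrm{cl}(N)\cap M:y<_{\mathcal E}x\}$. Minima came for free; now we need maxima, and this is where closures are used. We claim that each $B_N\ne\emptyset$ has a maximum. Then $L=\{\max B_N:B_N\neq\emptyset\}$ works: if $y\in M$, $y<_{\mathcal E}x$ and $N$ is the first model of a path, then $y\in B_N$, and $y\le\max B_N$ are both in $\mathrm{cl}(N)$.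

Let $\varsigma=\sup B_N$ and suppose $\varsigma\notin B_N$. By Step 3, $c=\mathrm{cl}(N)\cap M\in M$. It is countable, so its closure in $\kappa$ is a countable element of $M$, hence a subset of $M$. As $B_N\subseteq c$, $\varsigma\in M$. Also $\varsigma\in\mathrm{cl}(N)$, since $\mathrm{cl}(N)$ is closed. As $B_N$ is countable without maximum, there are $y_n\in B_N$ strictly increasing to $\varsigma$. Choose paths $y_n=z^n_0<z^n_1<\dots<z^n_{k_n}=x$ using distinct models. There are only finitely many sequences of distinct elements of $\mathcal E$, so after thinning all paths use the same sequence $(N_1,\dots,N_k)$. Every sequence of ordinals has a nondecreasing subsequence, so after finitely many further thinnings each $(z^n_j)_n$ is nondecreasing. Let $z_j=\sup_nz^n_j\le x$. Then $z_0=\varsigma$ and $z_k=x$. By closedness, $z_{j-1},z_j\in\mathrm{cl}(N_j)$ for $1\le j\le k$, and $\varsigma=z_0\le z_1\le\dots\le z_k=x$. As $\varsigma\in M$ and $x\notin M$, $\varsigma<x$. So $\varsigma<_{\mathcal E}x$, hence $\varsigma\in B_N$, a contradiction. $\square$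

## 11. The poset and its generic chain

A function $g:a\to2$ is *monotone* for a relation $R$ if $g(x)\le g(y)$ whenever $x,y\in a$ and $xRy$.

**Definition.** $\mathbb P$ is the set of $p=(a_p,b_p,f_p,\Delta_p,E_p)$ such that $a_p\in[\kappa]^{<\omega}$, $b_p\in[\omega_1]^{<\omega}$, $f_p:a_p\times b_p\to2$, $\Delta_p$ is a system, $E_p$ is a function on $b_p$ with $E_p(\xi)\subseteq\{N\in\Delta_p:\delta_N\le\xi\}$, and for each $\xi\in b_p$ the function $f_p(\cdot,\xi)$ is monotone for $<_{E_p(\xi)}$. Let $q\le p$ iff $a_q\supseteq a_p$, $b_q\supseteq b_p$, $f_q\supseteq f_p$, $\Delta_q\supseteq\Delta_p$, $E_q(\xi)\supseteq E_p(\xi)$ for $\xi\in b_p$, and for all $\xi\in b_q\setminus b_p$: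

* (P1) $f_q(\cdot,\xi)$ is nondecreasing on $(a_p,<)$;
* (P2) $E_q(\xi)\supseteq\{N\in\Delta_p:\delta_N\le\xi\}$.

So (P1) is the requirement of $\mathbb Q$ from Section 5, and (P2) makes new columns obey old models. An old column need not obey a model that is added later, which is why $E_p$ is recorded separately from $\Delta_p$.

The order is transitive. Let $r\le q\le p$ and $\xi\in b_r\setminus b_p$. If $\xi\in b_q$, then (P1), (P2) for $(q,p)$ pass to $(r,p)$, since $f_r\supseteq f_q$ and $E_r(\xi)\supseteq E_q(\xi)$. If $\xi\notin b_q$, use (P1), (P2) for $(r,q)$ and $a_q\supseteq a_p$, $\Delta_q\supseteq\Delta_p$. Also $\mathbb P\subseteq H(\kappa)$, and $\mathbb P\ne\emptyset$, as all components may be empty.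

**Lemma 10.**

* (i) If $g:a\to2$ is monotone for a transitive relation $R\subseteq{<}$, $a$ finite, and $a'\supseteq a$ is finite, then $g$ extends to a monotone $g':a'\to2$.
* (ii) Any finite set of ordinals $<\kappa$ can be added to $a_p$, giving a stronger condition with the same $b_p,\Delta_p,E_p$.
* (iii) If $\alpha<\beta$ are in $a_p$ and $\xi\in\omega_1\setminus b_p$ is larger than all $\delta_N$, $N\in\Delta_p$, then adding $\xi$ with $E(\xi)=\Delta_p$ and $f(\gamma,\xi)=1\iff\gamma\ge\beta$ $(\gamma\in a_p)$ gives a condition $\le p$.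

*Proof.* (i) Add one point $u$ at a time, with $g(u)=\max(\{0\}\cup\{g(x):x\in a,\,xRu\})$. Then $xRu$ gives $g(x)\le g(u)$. If $uRy$ and $g(u)=g(x)$ with $xRu$, then $xRy$, so $g(u)=g(x)\le g(y)$; and if $g(u)=0$ there is nothing to show. (ii) For each $\xi\in b_p$ apply (i) to $f_p(\cdot,\xi)$ and $<_{E_p(\xi)}$. As $b_p$ does not change, (P1) and (P2) are vacuous. (iii) The new column is nondecreasing in $\gamma$, hence monotone for every relation contained in $<$; (P1) holds, and (P2) holds by $E(\xi)=\Delta_p$. $\square$

**Proposition 11.** Let $G$ be $\mathbb P$-generic and $A_\alpha=\{\xi:\exists p\in G\ (\alpha\in a_p,\ \xi\in b_p,\ f_p(\alpha,\xi)=1)\}$. For $\alpha<\beta<\kappa$ the set $A_\alpha\setminus A_\beta$ is finite and $A_\beta\setminus A_\alpha$ is unbounded in $\omega_1^V$.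

*Proof.* By Lemma 10(ii) some $p\in G$ has $\alpha,\beta\in a_p$. If $\xi\in A_\alpha\setminus b_p$, there is $q\in G$, $q\le p$, with $\xi\in b_q$ and $f_q(\alpha,\xi)=1$. As $\xi\in b_q\setminus b_p$, (P1) gives $f_q(\beta,\xi)=1$, so $\xi\in A_\beta$. Thus $A_\alpha\setminus A_\beta\subseteq b_p$. For the second part let $\eta<\omega_1$. By Lemma 10(iii), below any condition $\le p$ there is one that has some $\xi>\eta$ in its second component with $f(\beta,\xi)=1$ and $f(\alpha,\xi)=0$. If it is in $G$, then $\xi\in A_\beta\setminus A_\alpha$, because the functions $f_q$, $q\in G$, agree on common arguments. Use density. $\square$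

So if $\omega_1$ is preserved, $\langle A_\alpha:\alpha<\kappa\rangle$ is a strong chain of length $\kappa$. It remains to show that $\mathbb P$ has the $\aleph_2$-c.c. and is proper.

## 12. The $\aleph_2$-chain condition

**Proposition 12.** $\mathbb P$ has the $\aleph_2$-c.c.

*Proof.* Let $p_\nu\in\mathbb P$ $(\nu<\omega_2)$. We find $\mu\ne\nu$ with $p_\mu,p_\nu$ compatible.

**Step 1: find a copy over an $\omega$-closed model.** Choose models $K_\nu\ni p_\nu$. Take $\mathbf N\prec H(\theta)$ as in (Z3) containing $\langle(K_\nu,p_\nu):\nu<\omega_2\rangle,\mathcal Z,\kappa$. As ${}^\omega\mathbf N\subseteq\mathbf N$, all reals are in $\mathbf N$. Every element of $H(\omega_1)$ is coded by a real, so $H(\omega_1)\subseteq\mathbf N$ by elementarity. As $|\mathbf N|=\aleph_1$, there is $\nu\in\omega_2\setminus\mathbf N$. Let $K=K_\nu$, $p=p_\nu$, $R=K\cap\mathbf N$. By $\omega$-closure, $R\in\mathbf N$. Let $c$ be the collapsing map of $K$. The transitive collapse of $(K,\in,\mathcal Z\cap K,p)$ is in $H(\omega_1)\subseteq\mathbf N$, and $c\restriction R$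 is a countable subset of $\mathbf N$, so $c\restriction R\in\mathbf N$.

There is an index, namely $\nu$, for which the structure $(K_\nu,\in,\mathcal Z\cap K_\nu,p_\nu)$ has this collapse and its collapsing map extends $c\restriction R$. The parameters are in $\mathbf N$, so there is such an index $\mu\in\mathbf N\cap\omega_2$. Then $\mu\ne\nu$. Let $K'=K_\mu$, $q=p_\mu$. Composing collapsing maps we get an isomorphism of models $h:K\to K'$ with $h(p)=q$, $R\subseteq K'$ and $h\restriction R=\mathrm{id}$. As $K'\in\mathbf N$ is countable, $K'\subseteq\mathbf N$, so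
$$K\cap K'=R.$$

By Lemma 5, $h$ fixes all countable ordinals of $K$ and preserves heights of models. So $b_q=b_p$; $h$ maps $a_p$, $\Delta_p$, $E_p(\xi)$ onto $a_q$, $\Delta_q$, $E_q(\xi)$ for $\xi\in b_p$; and $f_q(h(\gamma),\xi)=f_p(\gamma,\xi)$. Members of $\Delta_p$ are countable elements of $K$, so subsets of $K$; likewise members of $\Delta_q$ are elements and subsets of $K'$.

**Step 2: $\Delta_p\cup\Delta_q$ satisfies (S1)–(S3).** For $N'\in\Delta_q$ let $N_0'=h^{-1}(N')\in\Delta_p$.

(S1) Let $N\in\Delta_p$, $N'\in\Delta_q$ have the same height. Then $\Psi_{NN'}:=(h\restriction N_0')\circ\Psi_{NN_0'}$ is an isomorphism, and its inverse is $\Psi_{N'N}$. If $\theta\in N\cap N'\subseteq K\cap K'=R$, then $\theta=h^{-1}(\theta)\in N_0'$, so $\theta$ is fixed by $\Psi_{NN_0'}$ and by $h$.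

(S2) If $W\in\Delta_q$ belongs to a member of $\Delta_p$, then $W\in K\cap K'=R$, so $W=h^{-1}(W)\in\Delta_p$. Likewise, if $W\in\Delta_p$ belongs to a member of $\Delta_q$, then $W=h(W)\in\Delta_q$. So two cases remain. Let $N\in\Delta_p$ and $W\in\Delta_p\cap N$. If $N'\in\Delta_p$, use (S2) for $\Delta_p$. If $N'\in\Delta_q$, then $\Psi_{NN'}(W)=h(\Psi_{NN_0'}(W))\in h[\Delta_p]=\Delta_q$. Next let $N\in\Delta_q$ and $W\in\Delta_q\cap N$. If $N'\in\Delta_q$, use (S2) for $\Delta_q$. If $N'\in\Delta_p$, then by uniqueness $\Psi_{NN'}=h^{-1}\circ\Psi_{N\,h(N')}$, so $\Psi_{NN'}(W)\in h^{-1}[\Delta_q]=\Delta_p$.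

(S3) If $W,N$ are both in $\Delta_p$ or both in $\Delta_q$, there is nothing new. If $W\in\Delta_q$, $N\in\Delta_p$, $\delta_W<\delta_N$, apply (S3) in $\Delta_q$ to $W$ and $h(N)$. If $W\in\Delta_p$, $N\in\Delta_q$, apply (S3) in $\Delta_p$ to $W$ and $h^{-1}(N)$.

**Step 3: (S4), where (Z3) works.** Let $N\in\Delta_p$, $N'\in\Delta_q$ have the same height.

First let $Y\in N$ be a countable subset of $\kappa$. Since $N\cap N'\subseteq R$ and $h\restriction R=\mathrm{id}$, we have
$$Y\cap N'=(Y\cap N_0')\cap(Y\cap R):$$
a point of $Y\cap N'$ is in $R$, so it equals its $h^{-1}$-image, which is in $N_0'$; conversely a point of $N_0'\cap R$ equals its $h$-image, which is in $N'$. Here $Y\cap R=Y\cap(\mathbf N\cap\kappa)\in\mathrm{Tr}(Y)$, as $Y\subseteq K$ and $\mathbf N\cap\kappa\in\mathcal Z$, and $Y\cap N_0'\in\mathrm{Tr}(Y)$ by (S4) for $\Delta_p$. So $Y\cap N'\in\mathrm{Tr}(Y)$.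

Now let $Y\in N'$ be a countable subset of $\kappa$, and $Y_0=h^{-1}(Y)=h^{-1}[Y]\subseteq K$. In the same way $Y\cap N=(Y\cap h(N))\cap(Y\cap R)$, and $Y\cap h(N)\in\mathrm{Tr}(Y)$ by (S4) for $\Delta_q$. It remains to see $Y\cap R\in\mathrm{Tr}(Y)$. The previous argument does not apply directly, since $Y\subseteq K'\subseteq\mathbf N$; we go through $Y_0$. Since $h\restriction R=\mathrm{id}$, $Y\cap R=Y_0\cap R$. Moreover $Y_0\cap R=Y_0\cap(\mathbf N\cap\kappa)\in\mathrm{Tr}(Y_0)\subseteq K$ by (3), and
$$h(Y_0\cap R)=h[Y_0\cap R]=Y_0\cap R=Y\cap R.$$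
As $h$ maps $\mathrm{Tr}(Y_0)$ onto $\mathrm{Tr}(Y)$, we get $Y\cap R\in\mathrm{Tr}(Y)$. So $Y\cap N\in\mathrm{Tr}(Y)$, and $\Delta_p\cup\Delta_q$ is a system.

**Step 4: the common extension.** Let
$$s=(a_p\cup a_q,\ b_p,\ f_p\cup f_q,\ \Delta_p\cup\Delta_q,\ \xi\mapsto E_p(\xi)\cup E_q(\xi)).$$
Points of $a_p\cap a_q\subseteq R$ are fixed by $h$, so $f_p\cup f_q$ is a function; its domain is $(a_p\cup a_q)\times b_p$. For monotonicity let $\psi:K\cup K'\to K$ be the identity on $K$ and $h^{-1}$ on $K'$; it is well defined, as $h\restriction R=\mathrm{id}$. For $N\in E_p(\xi)$, $\psi$ is the identity on $\mathrm{cl}(N)\subseteq K$. For $N\in E_q(\xi)$, $\psi$ maps $\mathrm{cl}(N)\subseteq K'$ order-preservingly onto $\mathrm{cl}(h^{-1}(N))$, and $h^{-1}(N)\in E_p(\xi)$. So $\psi$ maps a path witnessing $x<_{E_s(\xi)}y$ to one witnessing $\psi(x)<_{E_p(\xi)}\psi(y)$. If moreover $x,y\in a_s$, then $\psi(x),\psi(y)\in a_p$ and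
$$f_s(x,\xi)=f_p(\psi(x),\xi)\le f_p(\psi(y),\xi)=f_s(y,\xi).$$
Hence $s\in\mathbb P$. Since $b_s=b_p=b_q$, (P1) and (P2) are vacuous, and $s\le p,q$. $\square$

## 13. Properness

Recall that $\mathbb P$ is proper if, for large regular $\theta$ and all countable $M^*\prec H(\theta)$ containing $\mathbb P$ and some fixed parameters, every $p\in\mathbb P\cap M^*$ has an extension $q$ that is *$(M^*,\mathbb P)$-generic*: for each dense open $D\in M^*$, every $r\le q$ is compatible with an element of $D\cap M^*$. Proper posets preserve $\omega_1$.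

**Proposition 13.** $\mathbb P$ is proper.

*Proof.* Let $\theta$ be large, $M^*\prec H(\theta)$ countable with $\kappa,\mathcal Z,\mathbb P,p\in M^*$, $p\in\mathbb P$. Let $M=M^*\cap H(\kappa)$. This is a model, and $M^*\cap\mathbb P=M\cap\mathbb P$. Put
$$q=(a_p,b_p,f_p,\Delta_p\cup\{M\},E_p).$$
By Lemma 7 this is a condition, and $q\le p$. We claim that $q$ is $(M^*,\mathbb P)$-generic. Let $D\in M^*$ be dense open and $r\le q$. Extending $r$, we may assume $r\in D$. We find $r'\in D\cap M^*$ compatible with $r$. Let $\delta=\delta_M$ and $b_0=b_r\cap\delta$.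

**Step 1: prepare $r$.** If $\xi\in b_r\setminus\delta$, then $\xi\notin b_q=b_p\subseteq\delta$, so $M\in E_r(\xi)$ by (P2). Strengthening $r$ without changing $b_r$ (it stays in $D$), we arrange:

* (E) $E_r(\xi)\supseteq\{M\}\cup(\Delta_r\cap M)$ for $\xi\in b_r\setminus b_0$.
* (G) For every $\mathcal E\subseteq\{N\in\Delta_r:\delta_N<\delta\}$ and $x\in a_r\setminus M$, sets $U,L$ as in Lemma 9(c) are contained in $a_r\cap M$.

For (E): if $N\in\Delta_r\cap M$, then $\delta_N<\delta\le\xi$ and $\mathrm{cl}(N)\subseteq M$. As $M\in E_r(\xi)$ already, adding $N$ to $E_r(\xi)$ does not change $<_{E_r(\xi)}$. For (G): add finitely many points of $M$ to $a_r$ by Lemma 10(ii). The sets $a_r\setminus M$ and $\Delta_r$, on which the choice of $U,L$ depends, do not change, and $E_r$ does not change.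

For $\xi\in b_0$ let $O_\xi={<_{E_r(\xi)}}$ and $O^M_\xi=O_\xi\cap M^2$. Elements of $E_r(\xi)$ have height $\le\xi<\delta$, so $O^M_\xi\in M$ by Lemma 9(a).

**Step 2: reflect.** The following statements about a condition $r'\in\mathbb P$ have parameters in $M^*$:

1. $r'\in D$, $a_{r'}\supseteq a_r\cap M$, $b_{r'}\supseteq b_0$, $f_{r'}\supseteq f_r\restriction((a_r\cap M)\times b_0)$, $\Delta_{r'}\supseteq\Delta_r\cap M$;
2. for $\xi\in b_{r'}\setminus b_0$: $f_{r'}(\cdot,\xi)$ is nondecreasing on $(a_r\cap M,<)$ and $E_{r'}(\xi)\supseteq\{N\in\Delta_r\cap M:\delta_N\le\xi\}$;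
3. for $\xi\in b_0$: $f_{r'}(\cdot,\xi)$ is monotone for the transitive closure of ${<_{E_{r'}(\xi)}}\cup O^M_\xi$.

The parameters are $D$, $\mathbb P$, finite subsets of $M$, and the finitely many $O^M_\xi\in M$. All statements hold for $r'=r$: 1 is clear; 2 holds by (E), since $M\in E_r(\xi)$ makes $f_r(\cdot,\xi)$ nondecreasing on $a_r\cap M$; 3 holds, since $O^M_\xi\subseteq{<_{E_r(\xi)}}$. By elementarity there is $r'\in M^*$ satisfying 1–3. Then $r'\in M$, so $a_{r'}\subseteq M$, $b_{r'}\subseteq\delta$, $\Delta_{r'}\subseteq M$, $a_r\cap a_{r'}=a_r\cap M$ and $b_r\cap b_{r'}=b_0$. For $W\in\Delta_{r'}$ we have $\delta_W<\delta$ and $\mathrm{cl}(W)\subseteq M$. By 1, $f_r\cup f_{r'}$ is a function.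

**Step 3: set up the amalgam $s$.** Put $a_s=a_r\cup a_{r'}$ (so $a_s\cap M=a_{r'}$), $b_s=b_r\cup b_{r'}$, and
$$\Delta_s=\Delta_r\cup\{\Psi_{MM'}(W):W\in\Delta_{r'},\,M'\in\Delta_r,\,\delta_{M'}=\delta\},$$
a system containing $\Delta_r\cup\Delta_{r'}$ by Lemma 8. Let
$$E_s(\xi)=\begin{cases}E_r(\xi)\cup\Delta_{r'}&\xi\in b_r\setminus b_0,\\ E_r(\xi)\cup E_{r'}(\xi)&\xi\in b_0,\\ E_{r'}(\xi)\cup\{N\in\Delta_r:\delta_N\le\xi\}&\xi\in b_{r'}\setminus b_0.\end{cases}$$
In all cases $E_s(\xi)\subseteq\{N\in\Delta_s:\delta_N\le\xi\}$; in the first case because $\delta_W<\delta\le\xi$ for $W\in\Delta_{r'}$. The copies $\Psi_{MM'}(W)$ that are not already in $\Delta_r\cup\Delta_{r'}$ are deliberately not put into the sets $E_s(\xi)$: nothing we have arranged controls the old values $f_r(\cdot,\xi)$ on the closures of these copies, and the definition of $\le$ does not ask for it. We now define $f_s\supseteq f_r\cup f_{r'}$ on $a_s\times b_s$, column by column, with $f_s(\cdot,\xi)$ monotone for $<_{E_s(\xi)}$.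

**Step 4: columns $\xi\in b_r\setminus b_0$ (Case I).** As $\mathrm{cl}(W)\subseteq M$ for $W\in\Delta_{r'}$ and $M\in E_r(\xi)$, we have ${<_{E_s(\xi)}}={<_{E_r(\xi)}}$. Extend $f_r(\cdot,\xi)$ to $a_s$ by Lemma 10(i). Since $M\in E_s(\xi)$, $f_s(\cdot,\xi)$ is nondecreasing on $a_{r'}\subseteq M$.

**Step 5: columns $\xi\in b_0$ (Case II).** All values are already given: put $f_s(\cdot,\xi)=f_r(\cdot,\xi)\cup f_{r'}(\cdot,\xi)$, a total function on $a_s$. Let $O=O_\xi$, $I'={<_{E_{r'}(\xi)}}\subseteq M^2$, and let $I$ be the transitive closure of $O^M_\xi\cup I'$. By item 3 of Step 2, $f_{r'}(\cdot,\xi)$ is $I$-monotone. The relation $<_{E_s(\xi)}$ is the transitive closure of $O\cup I'$. Let $x,y\in a_s$, $x<_{E_s(\xi)}y$. Since $O$ and $I'$ are transitive, there is a path from $x$ to $y$ in which $O$-steps and $I'$-steps alternate. All intermediate nodes are endpoints of $I'$-steps, hence in $M$.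

If the path is a single $O$-step with $x,y\in a_r$, then $f_s(x,\xi)\le f_s(y,\xi)$, as $f_r(\cdot,\xi)$ is $O$-monotone.

Otherwise, if the path has only one step, at most one of $x,y$ is outside $M$: points of $a_s\setminus M$ are in $a_r$, and $I'$-steps are within $M$. We choose points $u,g\in a_{r'}$ as follows.

* If $x\in M$ put $u=x$. If $x\notin M$, then $x\in a_r\setminus M$, and the first step is an $O$-step $xOz$ with $z\in M$ (if the path has one step, $z=y\in M$). By (G) with $\mathcal E=E_r(\xi)$ there is $u\in a_r\cap M$ with $xOu$ and ($u=z$ or $u\,O^M_\xi\,z$). Then $f_r(x,\xi)\le f_r(u,\xi)=f_{r'}(u,\xi)$.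
* If $y\in M$ put $g=y$. If $y\notin M$, the last step is $z'Oy$ with $z'\in M$, and by (G) there is $g\in a_r\cap M$ with $gOy$ and ($z'=g$ or $z'\,O^M_\xi\,g$). Then $f_{r'}(g,\xi)=f_r(g,\xi)\le f_r(y,\xi)$.

If both $x,y\notin M$, the path has at least two steps, and its first and last steps are different $O$-steps. So in each case the part of the path that has not been replaced runs inside $M$, and its $O$-steps are $O^M_\xi$-steps. Therefore $u=g$ or $u\,I\,g$, and
$$f_s(x,\xi)\le f_{r'}(u,\xi)\le f_{r'}(g,\xi)\le f_s(y,\xi).$$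

**Step 6: columns $\xi\in b_{r'}\setminus b_0$ (Case III).** Here $\xi<\delta$ and $\xi\notin b_r$, so the values on $a_r\setminus M$ are ours to choose. But the column must be nondecreasing on all of $a_r$, because it is new for $r$. Let $\mathcal E=\{N\in\Delta_r:\delta_N\le\xi\}$, $O={<_{\mathcal E}}$, $I={<_{E_{r'}(\xi)}}\subseteq M^2$. Members of $\mathcal E$ have height $<\delta$. By Lemma 9(b), points of $M$ related by $O$ are related by $<_{\bar{\mathcal E}}$ with $\bar{\mathcal E}\subseteq\{W\in\Delta_r\cap M:\delta_W\le\xi\}\subseteq E_{r'}(\xi)$, the last inclusion by item 2 of Step 2. So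
$$O\cap M^2\subseteq I.\tag{5}$$
Let $\lhd$ be the transitive closure of $O\cup I\cup({<}\restriction a_r)$; it is contained in $<$.

**Claim.** If $\alpha,\beta\in a_{r'}$ and $\alpha\lhd\beta$, then $f_{r'}(\alpha,\xi)\le f_{r'}(\beta,\xi)$.

*Proof of the claim.* Take a path from $\alpha$ to $\beta$ with steps in $O$, $I$, ${<}\restriction a_r$, no two consecutive steps being of the same kind; this is possible, as all three relations are transitive. Each intermediate node is an endpoint of an $I$-step or of an $({<}\restriction a_r)$-step, so all nodes are in $M\cup a_r$. Replace each $O$-step $xOy$ as follows.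

* If $x,y\in M$, it is an $I$-step by (5).
* If $x,y\in a_r$, it is an $({<}\restriction a_r)$-step.
* If $x\in M$, $y\in a_r\setminus M$, by (G) there is $g\in a_r\cap M$ with $x=g$ or $xOg$ (hence $xIg$ by (5)), and $gOy$. So $g<y$ is an $({<}\restriction a_r)$-step.
* If $x\in a_r\setminus M$, $y\in M$, by (G) there is $u\in a_r\cap M$ with $xOu$, so that $x<u$ is an $({<}\restriction a_r)$-step, and $u=y$ or $uOy$ (hence $uIy$ by (5)).

These cases exhaust $M\cup a_r$. Now merge consecutive steps of the same kind. We get a path with alternating $I$-steps and $({<}\restriction a_r)$-steps. Its intermediate nodes are in $M\cap a_r\subseteq a_{r'}$, and its end nodes are in $a_{r'}\subseteq M$. Along $I$-steps $f_{r'}(\cdot,\xi)$ does not decrease, since $r'$ is a condition. The $({<}\restriction a_r)$-steps are between points of $a_r\cap M$, where $f_{r'}(\cdot,\xi)$ is nondecreasing by item 2 of Step 2. This proves the claim.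

Define $f_s(\cdot,\xi)=f_{r'}(\cdot,\xi)$ on $a_{r'}$, and for $\gamma\in a_r\setminus M$ put
$$f_s(\gamma,\xi)=\max(\{0\}\cup\{f_{r'}(\alpha,\xi):\alpha\in a_{r'},\,\alpha\lhd\gamma\}).$$
This is $\lhd$-monotone on $a_s=a_{r'}\cup(a_r\setminus M)$. Let $x\lhd y$ in $a_s$. If $x,y\in a_{r'}$, use the claim. If $x\in a_{r'}$ and $y\in a_r\setminus M$, use the definition of $f_s(y,\xi)$. If $x\in a_r\setminus M$ and $f_s(x,\xi)=1$, then $f_{r'}(\alpha,\xi)=1$ for some $\alpha\in a_{r'}$ with $\alpha\lhd x\lhd y$, so $f_s(y,\xi)=1$ by the claim or by definition. Hence $f_s(\cdot,\xi)$ is monotone for $<_{E_s(\xi)}$, which is the transitive closure of $O\cup I$, and it is nondecreasing on $(a_r,<)$.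

**Step 7: $s$ is a common extension.** By Steps 3–6, $s\in\mathbb P$, and the required inclusions of the components are clear from the definitions. For $s\le r$ the new $\xi$ are in $b_{r'}\setminus b_0$: (P1) holds by Step 6, and (P2) by the definition of $E_s$. For $s\le r'$ the new $\xi$ are in $b_r\setminus b_0$: (P1) holds by Step 4, and (P2) as $E_s(\xi)\supseteq\Delta_{r'}$. So $r'\in D\cap M^*$ is compatible with $r$. $\square$

## 14. The models of $SC(\omega_1,\omega_n)$ and their continuum

**Proof of Theorem A.** Let $\kappa\ge\omega_2$ be regular with a trace family. By Propositions 12 and 13, $\mathbb P$ is proper and has the $\aleph_2$-c.c. So $\omega_1$ is preserved by properness, and all cardinals $\ge\omega_2$ by the $\aleph_2$-c.c. By Proposition 11, the sets $A_\beta\setminus A_\alpha$ $(\alpha<\beta<\kappa)$ are unbounded in $\omega_1$, hence uncountable, and $\langle A_\alpha:\alpha<\kappa\rangle$ is a strong chain of length $\kappa$. If CH holds, every $\omega_n$ with $2\le n<\omega$ has a trace family by Lemma 4. As cardinals are preserved,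 $\kappa=\omega_n$ is still $\omega_n$ in the extension, which satisfies $SC(\omega_1,\omega_n)$. For $\kappa=\omega_4$: over any model of CH, $\mathbb P$ preserves all cardinals and forces $SC(\omega_1,\omega_4)$. As ZFC+CH is consistent relative to ZFC, so is ZFC + $SC(\omega_1,\omega_4)$. $\square$

**Proof of Theorem B, second part.** Assume GCH and $\kappa=\omega_n$, $n\ge2$. Then $|\mathbb P|\le|H(\kappa)|=2^{<\kappa}=\kappa$. By the $\aleph_2$-c.c., antichains have size $\le\aleph_1$, so there are at most $\kappa^{\aleph_1}=\kappa$ of them, by GCH and $\mathrm{cf}(\kappa)>\omega_1$. A nice name for a subset of $\omega$ is given by countably many antichains, so there are at most $\kappa^{\aleph_0}=\kappa$ nice names, and $2^{\aleph_0}\le\aleph_n$ in the extension. By the first part of Theorem B (Section 3), $2^{\aleph_0}\ge\aleph_n$ there. In the extension, $SC(\omega_1,\omega_m)$ holds for $2\le m\le n$, since the first $\omega_m$ members of a strong chain of length $\omega_n$ form a strong chain. For $m>n$ it fails, since it would imply $2^{\aleph_0}\ge\aleph_m>\aleph_n$.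 $\square$
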